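\title{Non-isomorphic torsion-free groups with isomorphic reduced $C^*$-algebras}

\begin{abstract}
We construct two non-isomorphic torsion-free groups whose reduced $C^*$-algebras are isomorphic, by an isomorphism that preserves the canonical traces. Free products of such groups give, for every $k$, a family of $2^k$ pairwise non-isomorphic torsion-free groups with finite classifying space, and a family of $2^{\aleph_0}$ pairwise non-isomorphic countable torsion-free groups, such that all groups of a family have the same reduced $C^*$-algebra. The construction starts from a virtually free group with two non-conjugate copies of the symmetric group on three letters that are conjugate by a unitary of the reduced $C^*$-algebra. A fiber product with a congruence subgroup of $SL_n(\mathbb Z)$ removes the torsion, and HNN extensions turn non-conjugate subgroups into non-isomorphic groups.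
\end{abstract}

\section{Introduction}

Let $\Gamma$ be a discrete group, let $(\delta_h)_{h\in\Gamma}$ be the standard basis of $\ell^2\Gamma$, and let $\lambda_g$ be the unitary $\delta_h\mapsto\delta_{gh}$. The \emph{reduced group $C^*$-algebra} $C^*_r(\Gamma)$ is the norm closure in $B(\ell^2\Gamma)$ of the linear span of $\{\lambda_g:g\in\Gamma\}$. The following question appears in the list \cite{problems}.

\begin{quote}
\emph{Let $\Gamma$ and $\Lambda$ be torsion-free groups such that $C^*_r(\Gamma)\cong C^*_r(\Lambda)$ as $C^*$-algebras. Does it follow that $\Gamma\cong\Lambda$?}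
\end{quote}

Abelian groups show why torsion is excluded, and why one might expect a positive answer. If $\Gamma$ is abelian, the Fourier transform identifies $C_r^*(\Gamma)$ with the algebra of continuous functions on the compact dual group $\widehat\Gamma$, so the algebra remembers $\widehat\Gamma$ as a space but not as a group. The groups $\mathbb Z/4$ and $\mathbb Z/2\times\mathbb Z/2$ both give $\mathbb C^4$. For an arbitrary finite group the algebra is a direct sum of matrix algebras, and it records only the degrees of the irreducible representations. The group $\mathbb Z^n$ behaves differently. The unitaries of $C(\mathbb T^n)$ are the continuous maps $\mathbb T^n\to\mathbb T$, such a map is determined up to homotopy by its effect on $\pi_1$, and each homotopy class contains exactly one character. Thus $\mathbb Z^n$ is recovered from its algebra as the group of connected components of the unitary group. One could guess that finite subgroups are the only source of confusion. This guess is wrong.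

\begin{theorem}\label{thm:main}
There exist non-isomorphic torsion-free groups $\Gamma$ and $\Lambda$ and a $*$-isomorphism $C^*_r(\Lambda)\to C^*_r(\Gamma)$ that preserves the canonical traces.
\end{theorem}

A group is \emph{of type F} if it is the fundamental group of a finite aspherical CW complex, that is, if it has a finite $K(\pi,1)$. Such a group is finitely presented. The groups of Theorem~\ref{thm:main} can be taken of type F, and the ambiguity can be made large.

\begin{theorem}\label{thm:many}
\begin{enumerate}
\item[(i)] For every $k$ there are $2^k$ pairwise non-isomorphic torsion-free groups of type F whose reduced $C^*$-algebras are all isomorphic.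
\item[(ii)] There are $2^{\aleph_0}$ pairwise non-isomorphic countable torsion-free groups whose reduced $C^*$-algebras are all isomorphic. This cardinality is optimal for separable algebras: a family of pairwise non-isomorphic groups with separable reduced $C^*$-algebras has at most $2^{\aleph_0}$ members.
\end{enumerate}
\end{theorem}

The algebra $C_r^*(H)$ has many more unitaries than the elements of $H$, so two subgroups that are not conjugate in $H$ may be conjugate by a unitary. Section~\ref{sec:hnn} shows that HNN extensions convert such a pair into two groups with the same algebra, and works out an example in the symmetric group $S_6$. That example has torsion. Section~\ref{sec:S3} finds a pair of finite subgroups in a position from which the torsion can be removed, Section~\ref{sec:torsion} removes it, and Section~\ref{sec:FA} tells the resulting groups apart, which proves Theorem~\ref{thm:main}. Section~\ref{sec:many} proves Theorem~\ref{thm:many}.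

\section{Traces, expectations and trees}\label{sec:background}

\subsection{Group $C^*$-algebras}

We write $g$ for $\lambda_g$ and regard $\mathbb C[\Gamma]$ as a dense $*$-subalgebra of $C_r^*(\Gamma)$, with $g^*=g^{-1}$. The unitary group of a unital $C^*$-algebra $A$ is $U(A)$. Projections $P,Q\in A$ are \emph{Murray--von Neumann equivalent}, $P\sim Q$, if $x^*x=P$ and $xx^*=Q$ for some $x\in A$; then $x=xP=Qx$.

The \emph{canonical trace} on $C_r^*(\Gamma)$ is $\tau(a)=\langle a\delta_1,\delta_1\rangle$. It is the tracial state with $\tau(g)=0$ for $g\neq1$. It is faithful: if $\tau(a^*a)=0$, then $a\delta_1=0$, and since $a$ commutes with right translations, $a\delta_h=0$ for all $h$.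

Let $K\le L$ be groups. The restriction to $K$ of the regular representation of $L$ is a multiple of the regular representation of $K$, so the closed span of $K$ in $C_r^*(L)$ is $C_r^*(K)$, and the canonical traces agree. Compression of operators to $\ell^2K\subset\ell^2L$ defines a linear contraction $E_K:C^*_r(L)\to C_r^*(K)$ with $E_K(g)=g$ for $g\in K$ and $E_K(g)=0$ for $g\notin K$. This is the \emph{conditional expectation} onto $C_r^*(K)$. It satisfies $\tau\circ E_K=\tau$ and $E_K(bab')=bE_K(a)b'$ for $b,b'\in C_r^*(K)$, because both identities hold for group elements. For $a\in C_r^*(L)$,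
\begin{equation}\label{eq:Ezero}
E_K(a)=0\quad\text{if}\quad\tau(ak^{-1})=0\ \text{ for all }k\in K.
\end{equation}
Indeed, $b=E_K(a)$ satisfies $\langle b\delta_1,\delta_k\rangle=\tau(bk^{-1})=\tau(ak^{-1})=0$ for $k\in K$, so $b\delta_1=0$ in $\ell^2K$ and $b=0$.

All our isomorphisms of $C^*$-algebras come from the following criterion.

\begin{lemma}\label{lem:recognize}
Let $A$ be a unital $C^*$-algebra with a faithful tracial state $\tau_A$, and let $\Phi:\Lambda\to U(A)$ be a group homomorphism such that $\Phi(\Lambda)$ generates $A$ and $\tau_A(\Phi(x))=0$ for all $x\ne1$. Then $\Phi$ extends to a $*$-isomorphism $C_r^*(\Lambda)\to A$ that carries $\tau$ to $\tau_A$.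
\end{lemma}

\begin{proof}
Let $A$ act on the GNS space $L^2(A,\tau_A)$, and let $\widehat a$ be the vector defined by $a\in A$. The representation is injective because $\tau_A$ is faithful, hence it is isometric. The vectors $\widehat{\Phi(x)}$, $x\in\Lambda$, are orthonormal, since the inner product of $\widehat{\Phi(x)}$ and $\widehat{\Phi(y)}$ is $\tau_A(\Phi(y^{-1}x))$. They span a dense subspace, since the span of $\Phi(\Lambda)$ is a dense $*$-subalgebra of $A$. The unitary $\delta_x\mapsto\widehat{\Phi(x)}$ intertwines $\lambda_x$ with the action of $\Phi(x)$. Hence the linear extension of $\Phi$ to $\mathbb C[\Lambda]$ is isometric for the norm of $C_r^*(\Lambda)$, and it extends to an isometric $*$-homomorphism whose range is closed and dense. The traces agree on group elements, hence everywhere.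
\end{proof}

\subsection{Bass--Serre theory}

The reference for this subsection is \cite{Serre}. For injective homomorphisms $\rho,\rho':C\to H$, the \emph{HNN extension} with stable letter $t$ is
\[
H*_{\rho,\rho'}=\langle H,t\mid t\rho(c)t^{-1}=\rho'(c),\ c\in C\rangle .
\]
It contains $H$. A word $h_0t^{\varepsilon_1}h_1\cdots t^{\varepsilon_k}h_k$ with $h_i\in H$ and $\varepsilon_i=\pm1$ is \emph{reduced} if it has no subword $tht^{-1}$ with $h\in\rho(C)$ and no subword $t^{-1}ht$ with $h\in\rho'(C)$. Such a subword can be replaced by an element of $H$, so every element outside $H$ is represented by a reduced word with $k\ge1$. \emph{Britton's lemma} says that a reduced word with $k\ge1$ represents a nontrivial element.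

A \emph{graph of groups} is a connected graph with a group at each vertex and each edge, and with an embedding of each edge group into the group at each end of the edge. Its \emph{fundamental group} is obtained by amalgamating the vertex groups along the edges of a maximal subtree and adding one HNN stable letter for each remaining edge. It acts without inversions on a tree, the \emph{Bass--Serre tree}; the quotient is the given graph, and the stabilizers of vertices and edges are the conjugates of the vertex and edge groups. Conversely, a group that acts on a tree without inversions is the fundamental group of the graph of stabilizers over the quotient graph. An HNN extension of $H$ is the case of one vertex, with group $H$, and one loop. A free product of groups $X_n$ is the case of a star with trivial groups at the center and on the edges and the $X_n$ at the leaves.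

A group has \emph{property FA} if each of its actions on a tree without inversions fixes a vertex. Finite groups have FA. We use the following consequence many times.
\begin{quote}
(FA) \emph{A subgroup with property FA of the fundamental group of a graph of groups is conjugate into a vertex group.}
\end{quote}
Applied to finite cyclic subgroups, (FA) shows that the fundamental group is torsion-free if the vertex groups are. Finally, in an action on a tree without inversions, the vertices and edges fixed by a subgroup form a subtree, since a subgroup that fixes two vertices fixes the geodesic between them.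

\section{Changing the stable letter by a unitary}\label{sec:hnn}

Let $\rho,\rho':C\to H$ be injective homomorphisms, and put
\begin{equation}\label{eq:GammaLambda}
\Gamma=H*_{\rho,\rho},\qquad\Lambda=H*_{\rho,\rho'} .
\end{equation}
In $\Gamma$ the letter $t$ commutes with $\rho(C)$; in $\Lambda$ it conjugates $\rho(C)$ onto $\rho'(C)$. If some $h\in H$ satisfies $h\rho(c)h^{-1}=\rho'(c)$ for all $c$, then $t\mapsto ht$ defines an isomorphism $\Lambda\to\Gamma$ that is the identity on $H$. For the $C^*$-algebras, a unitary in place of $h$ is enough.

\begin{proposition}\label{prop:hnn}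
Suppose that a unitary $f\in C_r^*(H)$ satisfies $f\rho(c)f^*=\rho'(c)$ for all $c\in C$. Then there is a trace-preserving $*$-isomorphism $C_r^*(\Lambda)\to C_r^*(\Gamma)$ that is the identity on $C_r^*(H)$ and sends $t$ to $ft$.
\end{proposition}

\begin{proof}
In $C_r^*(\Gamma)$ put $u=ft$. Then $u\rho(c)u^*=f\rho(c)f^*=\rho'(c)$, so there is a homomorphism $\Phi:\Lambda\to U(C_r^*(\Gamma))$ with $\Phi(h)=h$ for $h\in H$ and $\Phi(t)=u$. The $C^*$-algebra generated by $\Phi(\Lambda)$ contains $C_r^*(H)$, hence $f$, hence $t=f^*u$, so it is $C_r^*(\Gamma)$. By Lemma~\ref{lem:recognize} it remains to show that $\tau(\Phi(x))=0$ for $1\ne x\in\Lambda$. For $x\in H$ this holds because $\Phi(x)=x$.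

Let $x\notin H$, and write $x=h_0t^{\varepsilon_1}h_1\cdots t^{\varepsilon_k}h_k$ as a reduced word of $\Lambda$ with $k\ge1$. Substituting $u=ft$ and $u^{-1}=t^{-1}f^*$ gives
\[
\Phi(x)=a_0t^{\varepsilon_1}a_1\cdots t^{\varepsilon_k}a_k,\qquad a_i\in C_r^*(H),
\]
where $a_i$ is $h_i$, multiplied on the left by $f^*$ if $i\ge1$ and $\varepsilon_i=-1$, and on the right by $f$ if $i<k$ and $\varepsilon_{i+1}=1$. The $a_i$ are not group elements, so Britton's lemma for $\Gamma$ does not apply directly. A word of $\Gamma$ is reduced when the letter between $t^{\pm1}$ and $t^{\mp1}$ lies outside $\rho(C)$, and the linear form of this condition survives: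
\begin{equation}\label{eq:reduced}
E_{\rho(C)}(a_i)=0\quad\text{whenever }1\le i<k\text{ and }\varepsilon_i=-\varepsilon_{i+1}.
\end{equation}
If $(\varepsilon_i,\varepsilon_{i+1})=(1,-1)$, then $a_i=h_i\notin\rho(C)$, and \eqref{eq:reduced} holds. If $(\varepsilon_i,\varepsilon_{i+1})=(-1,1)$, then $a_i=f^*h_if$ with $h_i\notin\rho'(C)$. For $c\in C$,
\[
\tau\big(a_i\rho(c)^{-1}\big)=\tau\big(h_i\,f\rho(c)^{-1}f^*\big)=\tau\big(h_i\rho'(c)^{-1}\big)=0,
\]
and \eqref{eq:reduced} follows from \eqref{eq:Ezero}.

Approximate each $a_i$ in norm by elements $b_i\in\mathbb C[H]$. For the indices in \eqref{eq:reduced}, replace $b_i$ by $b_i-E_{\rho(C)}(b_i)$. This element is supported off $\rho(C)$, and it still approximates $a_i=a_i-E_{\rho(C)}(a_i)$. The product $b_0t^{\varepsilon_1}b_1\cdots t^{\varepsilon_k}b_k$ is now a linear combination of reduced words of $\Gamma$ with $k\ge1$ letters $t^{\pm1}$. These are nontrivial by Britton's lemma, so the product has trace $0$. In the limit, $\tau(\Phi(x))=0$.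
\end{proof}

For a finite group $H$, character theory supplies the unitary $f$, and the whole method can be seen by hand.

\begin{example}\label{ex:S6}
Let $H=S_6$, and consider the Klein four-groups
\[
K=\{1,(12)(34),(13)(24),(14)(23)\},\qquad K'=\{1,(12)(34),(12)(56),(34)(56)\}.
\]
They are not conjugate, because $K$ fixes the letter $5$ and $K'$ fixes no letter. Let $\rho$ be the inclusion of $C=K$ and let $\rho'$ be any isomorphism $K\to K'$. All nontrivial elements of $K$ and $K'$ are double transpositions, so $\rho(c)$ and $\rho'(c)$ are conjugate in $H$ for each single $c$. Hence, for each irreducible unitary representation $\beta$ of $H$, the representations $\beta\circ\rho$ and $\beta\circ\rho'$ of $K$ have the same character, and a unitary matrix $f_\beta$ intertwines them. The element $f=\bigoplus_\beta f_\beta$ of $\bigoplus_\beta M_{\dim\beta}(\mathbb C)=C_r^*(H)$ satisfies the hypothesis of Proposition~\ref{prop:hnn}, so $C_r^*(\Gamma)\cong C_r^*(\Lambda)$.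

Let $m$ be the number of conjugacy classes of subgroups of order $4$ in $H$. By (FA), every finite subgroup of $\Gamma$ or $\Lambda$ is conjugate into $H$. Since $t$ commutes with $K$ in $\Gamma$, there is a retraction $\Gamma\to H$ with $t\mapsto1$, so subgroups of $H$ that are conjugate in $\Gamma$ are conjugate in $H$. Thus $\Gamma$ has exactly $m$ classes of subgroups of order $4$. In $\Lambda$ the subgroups $K$ and $K'=tKt^{-1}$ are conjugate, so there are at most $m-1$ classes. Hence $\Gamma\not\cong\Lambda$.
\end{example}

Both halves of the example use torsion: the unitary comes from characters of a finite group, and the invariant counts finite subgroups. Each half needs a substitute.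

\section{Two copies of $S_3$ that are conjugate by a unitary}\label{sec:S3}

\subsection{Reduction to one pair of projections}\label{sec:reduction}

We look for a pair of finite subgroups in the following position. Let $G$ be a group, $S\le G$ a finite subgroup, and $\pi:G\to S$ a homomorphism that is the identity on $S$, with kernel $N$. Thus $G=N\rtimes S$. Let $g\mapsto g'$ be a second homomorphism $S\to G$ with $\pi(g')=g$, and let $S'$ be its image. For $g\in S$ put
\[
n_g=g'g^{-1}\in N,\qquad \alpha_g(b)=gbg^{-1}\quad(b\in C_r^*(N)).
\]
For a unitary $f\in C_r^*(N)$, the equation $fgf^*=g'$ is equivalent to $n_g=f\alpha_g(f)^*$. The second form involves only $C_r^*(N)$, the action $\alpha$ and the elements $n_g$. It therefore persists when $S$ is replaced by a torsion-free group that acts on $N$ through a surjection onto $S$, and if $N$ is torsion-free, no torsion is left. For this, $f$ has to lie in $C_r^*(N)$, not merely in $C_r^*(G)$. If $G$ is finite, a torsion-free $N$ is trivial and $S'=S$. So $G$ must be infinite, and characters are not available. Comparison of projections takes their place, and one pair of projections suffices: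
\[
e=\frac1{|S|}\sum_{g\in S}g,\qquad e'=\frac1{|S|}\sum_{g\in S}g' .
\]

\begin{lemma}\label{lem:extract}
If $e\sim e'$ in $C_r^*(G)$, then there is a unitary $f\in C_r^*(N)$ such that $f=n_g\alpha_g(f)$, equivalently $fgf^*=g'$, for all $g\in S$.
\end{lemma}

\begin{proof}
Let $E=E_N$. Every $a\in C_r^*(G)$ satisfies $a=\sum_{g\in S}E(ag^{-1})g$. Indeed, for $a=ng_0$ with $n\in N$ and $g_0\in S$ only the term $g=g_0$ is nonzero, and both sides are linear and continuous in $a$. Let $x^*x=e$ and $xx^*=e'$. Since $ge=e$ for $g\in S$,
\[
x=xe=fe,\qquad\text{where } f=\sum_{g\in S}E(xg^{-1})\in C_r^*(N).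
\]
For $b\in C_r^*(N)$ we have $E(be)=bE(e)=b/|S|$. Since $g'b=n_g\alpha_g(b)g$ and $n_1=1$, also
\[
E(e'b)=\frac1{|S|}\sum_{g\in S}n_g\alpha_g(b)E(g)=\frac{b}{|S|} .
\]
So the maps $b\mapsto be$ and $b\mapsto e'b$ are injective on $C_r^*(N)$.

From $x=e'x$ and $g'e'=e'$ we get $x=g'x$, that is, $fe=n_ggfe=n_g\alpha_g(f)e$. By injectivity $f=n_g\alpha_g(f)$, and multiplying on the right by $g$ gives $fg=g'f$. Averaging over $g$ gives $fe=e'f$. Taking adjoints in $fg^{-1}=(g')^{-1}f$ gives $gf^*=f^*g'$, so $f^*fg=f^*g'f=gf^*f$, and $f^*f$ commutes with $e$. Therefore
\[
e=x^*x=ef^*fe=f^*fe,\qquad e'=xx^*=fef^*=e'ff^*,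
\]
and injectivity gives $f^*f=1=ff^*$.
\end{proof}

\subsection{The averaging projection of $S_3$}

We want $e\sim e'$ while $S$ and $S'$ are not conjugate. As in Example~\ref{ex:S6}, we may make proper subgroups of $S$ conjugate to their copies in $S'$. So we need a group $S$ whose projection $e$ can be expressed through projections that come from proper subgroups.

From now on $S$ is the symmetric group on three letters, $r\in S$ has order $3$ and $s\in S$ has order $2$, so that $srs=r^2$. Let $\omega=e^{2\pi i/3}$ and
\[
p=\tfrac12(1+s),\qquad e_\omega=\tfrac13(1+\bar\omega r+\omega r^2),\qquad e_{\bar\omega}=\tfrac13(1+\omega r+\bar\omega r^2).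
\]
Here $e_\omega$ and $e_{\bar\omega}$ are the spectral projections of $r$ for the eigenvalues $\omega$ and $\bar\omega$, so $e_\omega e_{\bar\omega}=0$, and $se_\omega=e_{\bar\omega}s$. We have $e\le p$ because $se=e$.

\begin{lemma}\label{lem:w}
The element $w=\sqrt2\,e_\omega p\in\mathbb C[S]$ satisfies $ww^*=e_\omega$ and $w^*w=p-e$.
\end{lemma}

\begin{proof}
First, $ww^*=2e_\omega pe_\omega=e_\omega+e_\omega se_\omega=e_\omega+e_\omega e_{\bar\omega}s=e_\omega$. Next, $sp=ps=p$ gives $pr^2p=psrsp=prp$, so
\[
w^*w=2pe_\omega p=\tfrac23\big(p+(\omega+\bar\omega)prp\big)=\tfrac23(p-prp).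
\]
Finally, $e=\tfrac13(1+r+r^2)p$ and $e=pe$, so $e=\tfrac13(p+2prp)$ and $p-e=\tfrac23(p-prp)$.
\end{proof}

\begin{remark}
In the decomposition $\mathbb C[S]\cong\mathbb C\oplus\mathbb C\oplus M_2(\mathbb C)$ given by the trivial, sign and two-dimensional representations, $p-e$ and $e_\omega$ are rank-one projections of the summand $M_2(\mathbb C)$. In terms of characters, the lemma says that the trivial character of $S$ is the difference of the character induced from the trivial character of $\langle s\rangle$ and the character induced from $r\mapsto\omega$. No smaller group has its trivial character in the integer span of characters induced from proper subgroups: a nontrivial group of order less than $6$ has order a power of a prime $\ell$, and then all these characters have degree divisible by $\ell$.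
\end{remark}

\subsection{The group $G$}

Lemma~\ref{lem:w} expresses $e$ as ``$p$ minus $e_\omega$'', with $p\in\mathbb C[\langle s\rangle]$ and $e_\omega\in\mathbb C[\langle r\rangle]$. We take a second copy $S'=\{g':g\in S\}$ of $S$, identify $r$ with $r'$, make $s$ conjugate to $s'$, and impose nothing else:
\[
G_0=\langle S,S',y\mid r=r',\ ysy^{-1}=s'\rangle,\qquad G=G_0*\langle z\rangle,
\]
with $\langle z\rangle$ infinite cyclic. The free factor $\langle z\rangle$ serves only to make a cancellation theorem available. The group $G$ is the fundamental group of the graph of groups in Figure~\ref{fig:G}. Let $Y$ be its Bass--Serre tree, and let $v,v'$ be vertices of $Y$ with stabilizers $S,S'$. The vertices of $Y$ form the two distinct orbits $Gv$ and $Gv'$, there are three orbits of edges, and edge stabilizers have order at most $3$.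

\begin{figure}[ht]
\centering
\begin{tikzpicture}
\node[circle,draw,minimum size=8mm] (a) at (0,0) {$S$};
\node[circle,draw,minimum size=8mm] (b) at (4.5,0) {$S'$};
\draw (a) to[bend left=28] node[above] {$\langle r\rangle=\langle r'\rangle$} (b);
\draw (a) to[bend right=28] node[below] {$y\langle s\rangle y^{-1}=\langle s'\rangle$} (b);
\draw (a) to[out=145,in=215,looseness=7] node[left] {$\{1\}$} (a);
\end{tikzpicture}
\caption{The graph of groups with fundamental group $G$. The vertex groups are two copies $S,S'$ of the symmetric group on three letters. The upper edge has group of order $3$ and is the maximal subtree, the lower edge has group of order $2$ and stable letter $y$, and the loop has trivial group and stable letter $z$.}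
\label{fig:G}
\end{figure}

Define $\pi:G\to S$ by $\pi(g)=\pi(g')=g$ for $g\in S$ and $\pi(y)=\pi(z)=1$. The two relations become $r=r$ and $s=s$, so $\pi$ is well defined, and we are in the setting of Section~\ref{sec:reduction} with $N=\ker\pi$.

\begin{lemma}\label{lem:G}
\begin{enumerate}
\item[(a)] The group $N$ is torsion-free.
\item[(b)] No conjugate of $S'$ lies in $S$, and no conjugate of $S$ lies in $S'$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) By (FA), an element of finite order is conjugate into $S$ or $S'$, and $\pi$ is injective on both.

(b) If $gS'g^{-1}\subset S$ or $g^{-1}Sg\subset S'$, then $gS'g^{-1}=S$ because both groups have order $6$, so $S$ fixes $gv'$. The group $S$ fixes no edge, since edge stabilizers have order at most $3$, so the subtree fixed by $S$ is the single vertex $v$. Hence $gv'=v$, although $v$ and $v'$ lie in different orbits.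
\end{proof}

Since vertex stabilizers are finite, (a) implies that $N$ acts freely on $Y$. So $N$ is a free group, of index $6$ in $G$.

\subsection{Cancellation}

We know that $p-e\sim e_\omega\sim p'-e'$ and that $y$ conjugates $p$ to $p'$, and we want to subtract. In a general $C^*$-algebra this is not allowed: the unilateral shift $x$ has $x^*x=1$ and $xx^*\neq1$, so the complements of equivalent projections need not be equivalent. A unital $C^*$-algebra has \emph{stable rank one} if its invertible elements are dense, and this property permits the subtraction.

\begin{lemma}\label{lem:cancel}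
Let $A$ be a unital $C^*$-algebra of stable rank one, and let $P\sim Q$ be projections in $A$. Then $uPu^*=Q$ for some $u\in U(A)$. In particular $u(1-P)u^*=1-Q$.
\end{lemma}

\begin{proof}
Let $x^*x=P$ and $xx^*=Q$, and choose an invertible $a\in A$ with $\|a-x\|<1$. Write $a=a_{11}+a_{12}+a_{21}+a_{22}$ with
\[
a_{11}=QaP,\quad a_{12}=Qa(1-P),\quad a_{21}=(1-Q)aP,\quad a_{22}=(1-Q)a(1-P).
\]
We remove the off-diagonal blocks by row and column operations, which requires an inverse of $a_{11}$. The element $x^*aP$ lies in $PAP$, and $\|x^*aP-P\|=\|x^*(a-x)P\|<1$, so it has an inverse $c$ in $PAP$. Put $b=cx^*\in PAQ$. Since $a_{11}=x(x^*aP)$, we get $ba_{11}=P$ and $a_{11}b=xx^*=Q$. The elements $a_{21}b\in(1-Q)AQ$ and $ba_{12}\in PA(1-P)$ have square zero, so $1-a_{21}b$ and $1-ba_{12}$ are invertible. With $d=a_{22}-a_{21}ba_{12}\in(1-Q)A(1-P)$ we compute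
\[
(1-a_{21}b)\,a=a-a_{21}-a_{21}ba_{12}=a_{11}+a_{12}+d,
\]
\[
(a_{11}+a_{12}+d)(1-ba_{12})=a_{11}+a_{12}+d-Qa_{12}=a_{11}+d,
\]
using $a_{12}b=db=0$. So $m=a_{11}+d$ is invertible, and $mP=a_{11}=Qm$. Taking adjoints gives $Pm^*=m^*Q$, so $m^*mP=m^*Qm=Pm^*m$. Hence $P$ commutes with $(m^*m)^{-1/2}$, and the unitary $u=m(m^*m)^{-1/2}$ satisfies $uP=Qu$.
\end{proof}

Dykema, Haagerup and R{\o}rdam \cite{DHR} proved that $C_r^*(G_1*G_2)$ has stable rank one if $|G_1|\ge2$ and $|G_2|\ge3$. This applies to $G=G_0*\langle z\rangle$.

\begin{proposition}\label{prop:f}
There is a unitary $f\in C_r^*(N)$ such that $f=n_g\alpha_g(f)$, equivalently $fgf^*=g'$, for all $g\in S$.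
\end{proposition}

\begin{proof}
Let $p',w'\in\mathbb C[S']$ be the copies of $p,w$. Since $r'=r$ in $G$, the copy of $e_\omega$ is $e_\omega$ itself, so $w'w'^*=e_\omega$ and $w'^*w'=p'-e'$. Since $ysy^{-1}=s'$, we have $y^{-1}p'y=p$. Put $e''=y^{-1}e'y\le p$ and $x_0=y^{-1}w'^*w$. Using $e_\omega w=w$ and $e_\omega w'=w'$, we get
\[
x_0^*x_0=w^*e_\omega w=p-e,\qquad x_0x_0^*=y^{-1}w'^*e_\omega w'y=y^{-1}(p'-e')y=p-e''.
\]
Both projections lie under $p$, so $x_0=px_0p$, and $x=x_0+(1-p)$ satisfies $x^*x=1-e$ and $xx^*=1-e''$. By \cite{DHR} and Lemma~\ref{lem:cancel} there is a unitary $u\in C_r^*(G)$ with $ueu^*=e''$. Then $yue$ is a partial isometry from $e$ to $e'$, and Lemma~\ref{lem:extract} applies.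
\end{proof}

\section{Removing the torsion}\label{sec:torsion}

We replace $S$ by a group $C$ that is torsion-free and maps onto $S$. We also want $C$ to have property FA, so that its copies can be counted as the finite subgroups were in Example~\ref{ex:S6}. Congruence subgroups have all three properties.

Fix $n\ge3$; for Theorem~\ref{thm:main} one may take $n=3$. Identify $S$ with the group of permutation matrices over $\mathbb F_2$ that permute the first three coordinates. It lies in $SL_n(\mathbb F_2)$ because $-1=1$ in $\mathbb F_2$. Put
\[
C=\{a\in SL_n(\mathbb Z): a\equiv1 \bmod 3,\ (a\bmod2)\in S\},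
\]
and let $\sigma:C\to S$ be reduction modulo $2$.

\begin{lemma}\label{lem:C}
The group $C$ is a torsion-free subgroup of finite index in $SL_n(\mathbb Z)$, it has property FA, and $\sigma$ is surjective.
\end{lemma}

\begin{proof}
By Minkowski's theorem, the kernel of $SL_n(\mathbb Z)\to SL_n(\mathbb Z/3)$ is torsion-free, and it contains $C$. The index of $C$ is finite because $C$ contains the kernel of reduction modulo $6$. By Kazhdan's theorem $SL_n(\mathbb Z)$ has property (T) for $n\geq3$, property (T) passes to subgroups of finite index, and by Watatani's theorem (1982) it implies FA; we use property (T) only through this chain. For surjectivity, let $E_{ij}(\mu)$ be the elementary matrix with entry $\mu$ in position $(i,j)$. Over $\mathbb F_2$,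
\[
\begin{pmatrix}1&1\\0&1\end{pmatrix}\begin{pmatrix}1&0\\1&1\end{pmatrix}\begin{pmatrix}1&1\\0&1\end{pmatrix}=\begin{pmatrix}0&1\\1&0\end{pmatrix}.
\]
So for distinct $i,j\le3$ the matrix $E_{ij}(3)E_{ji}(3)E_{ij}(3)$ is congruent to $1$ modulo $3$ and reduces modulo $2$ to the transposition $(ij)$. Transpositions generate $S$.
\end{proof}

Let $H$ be the fiber product of $\pi$ and $\sigma$, with two lifts of $C$:
\[
H=\{(g,c)\in G\times C:\pi(g)=\sigma(c)\},\qquad\rho(c)=(\sigma(c),c),\qquad\rho'(c)=(\sigma(c)',c).
\]
The maps $\rho,\rho':C\to H$ are injective homomorphisms. We identify $N$ with the normal subgroup $N\times\{1\}$ of $H$. Then $\rho(c)$ acts on $N$ by conjugation as $\alpha_{\sigma(c)}$, and $\rho'(c)=n_{\sigma(c)}\rho(c)$. Let $\Gamma$ and $\Lambda$ be the HNN extensions \eqref{eq:GammaLambda} for these data.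

\begin{proposition}\label{prop:iso}
The groups $H$, $\Gamma$, $\Lambda$ are torsion-free, and there is a trace-preserving $*$-isomorphism $C_r^*(\Lambda)\to C_r^*(\Gamma)$.
\end{proposition}

\begin{proof}
If $(g,c)\in H$ has finite order, then $c=1$ because $C$ is torsion-free, so $g\in N$, and $g=1$ by Lemma~\ref{lem:G}(a). HNN extensions of a torsion-free group are torsion-free. The unitary $f$ of Proposition~\ref{prop:f} lies in $C_r^*(N)\subset C_r^*(H)$, and for $c\in C$,
\[
f\rho(c)f^*=f\,\alpha_{\sigma(c)}(f)^*\rho(c)=n_{\sigma(c)}\rho(c)=\rho'(c).
\]
Proposition~\ref{prop:hnn} gives the isomorphism.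
\end{proof}

\section{Maximal subgroups with property FA}\label{sec:FA}

An \emph{FA subgroup} is a subgroup with property FA. For FA subgroups $M,M'$ of a group $\Delta$, write $M\preceq M'$ if $M$ is conjugate in $\Delta$ into $M'$. This relation is reflexive and transitive. Call $M$ and $M'$ \emph{equivalent} if $M\preceq M'$ and $M'\preceq M$, and call the class of $M$ \emph{maximal} if $M\preceq M'$ implies $M'\preceq M$. We pass to classes because an infinite group may be conjugate to a proper subgroup of itself. An isomorphism of groups preserves FA subgroups and $\preceq$, so it induces a bijection between the maximal classes.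

\begin{lemma}\label{lem:maximal}
Let $\mathcal L$ be a set of FA subgroups of $\Delta$ such that every FA subgroup is $\preceq$ a member of $\mathcal L$, and such that $L\preceq L'$ with $L,L'\in\mathcal L$ implies $L=L'$. Then $\mathcal L$ contains exactly one member of each maximal class, and the class of each member is maximal.
\end{lemma}

\begin{proof}
Let $L\in\mathcal L$ and $L\preceq M$. Choose $L'\in\mathcal L$ with $M\preceq L'$. Then $L\preceq L'$, so $L'=L$ and $M\preceq L$. Thus the class of $L$ is maximal. If the class of $M$ is maximal and $M\preceq L\in\mathcal L$, then $L\preceq M$, so $L$ lies in the class of $M$. Distinct members of $\mathcal L$ are not equivalent.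
\end{proof}

\begin{lemma}\label{lem:FAsub}
\begin{enumerate}
\item[(a)] Every FA subgroup of $\Gamma$ is conjugate into $\rho(C)$ or $\rho'(C)$. Every FA subgroup of $\Lambda$ is conjugate into $\rho(C)$.
\item[(b)] In $\Gamma$, neither of $\rho(C)$, $\rho'(C)$ is conjugate into the other.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $M$ be an FA subgroup of $\Gamma$ or $\Lambda$. By (FA) for the HNN extension, we may assume $M\le H$. The group $H$ acts on the tree $Y$ through the projection $H\to G$, $(g,c)\mapsto g$. This projection is surjective because $\sigma$ is, so $H$ has the same orbits on $Y$ as $G$. The group $M$ fixes a vertex, so a conjugate of $M$ in $H$ fixes $v$ or $v'$. The stabilizer of $v$ in $H$ consists of the pairs $(g,c)$ with $g\in S$ and $g=\pi(g)=\sigma(c)$, so it is $\rho(C)$. The stabilizer of $v'$ consists of the pairs $(g',c)$ with $g=\pi(g')=\sigma(c)$, so it is $\rho'(C)$. In $\Lambda$, moreover, $\rho'(C)=t\rho(C)t^{-1}$.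

(b) Compose the retraction $\Gamma\to H$, $t\mapsto1$, with the projection $H\to G$. Since $\sigma$ is surjective, the composite maps $\rho(C)$ onto $S$ and $\rho'(C)$ onto $S'$. A conjugation of one of $\rho(C)$, $\rho'(C)$ into the other would therefore give a conjugation in $G$ of one of $S$, $S'$ into the other, which contradicts Lemma~\ref{lem:G}(b).
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
By Lemma~\ref{lem:C}, $\rho(C)$ and $\rho'(C)$ are FA subgroups. Lemmas~\ref{lem:maximal} and~\ref{lem:FAsub} apply with $\mathcal L=\{\rho(C),\rho'(C)\}$ in $\Gamma$ and with $\mathcal L=\{\rho(C)\}$ in $\Lambda$. So $\Gamma$ has two maximal classes and $\Lambda$ has one, and $\Gamma\not\cong\Lambda$. Proposition~\ref{prop:iso} gives the rest.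
\end{proof}

\begin{remark}
Property FA of $C$ enters only in the first sentence of this proof. Proposition~\ref{prop:iso} and Lemma~\ref{lem:FAsub} hold for every torsion-free group $C$ with a surjection onto $S$. If $C$ is a free group, however, the invariant is empty: an FA subgroup of $\Gamma$ or $\Lambda$ embeds in $C$, which acts freely on its Cayley tree, so the subgroup is trivial.
\end{remark}

\section{Many groups with the same algebra}\label{sec:many}

The objects $G,N,Y,f$ do not depend on $n$. Write $C_n,\sigma_n,H_n,\rho_n,\rho_n',\Gamma_n,\Lambda_n$ for the objects of Section~\ref{sec:torsion}. For each $n$ we may choose between $\Gamma_n$ and $\Lambda_n$ without changing the algebra. Free products make these choices independent, and cohomological dimension keeps track of $n$. Fix a nonempty set $J\subset\{3,4,\dots\}$, and for $I\subset J$ put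
\[
\Delta_I=\mathop{*}_{n\in J}X_n,\qquad X_n=\Lambda_n\ \ (n\in I),\qquad X_n=\Gamma_n\ \ (n\in J\setminus I).
\]
Each $\Delta_I$ is countable, and it is torsion-free because the $X_n$ are.

\begin{lemma}\label{lem:freeiso}
The algebras $C_r^*(\Delta_I)$, $I\subset J$, are all isomorphic.
\end{lemma}

This follows from the result of Voiculescu and Avitzur that $C_r^*$ of a free product of groups is the reduced free product of the algebras with their canonical traces. The direct argument is short, and it shows why the isomorphisms must preserve the traces.

\begin{proof}
We compare $\Delta_I$ with $\Delta_\emptyset$. For $n\in J$ let $\Phi_n:X_n\to U(C_r^*(\Gamma_n))$ be the inclusion if $n\notin I$, and the restriction of the isomorphism of Proposition~\ref{prop:iso} if $n\in I$. In both cases $\Phi_n(X_n)$ generates $C_r^*(\Gamma_n)$, and $\tau(\Phi_n(x))=0$ for $x\ne1$. The $\Phi_n$ define a homomorphism $\Phi:\Delta_I\to U(C_r^*(\Delta_\emptyset))$ whose image generates the algebra. Let $1\ne x\in\Delta_I$, and write $x=x_1\cdots x_k$ with $k\ge1$, $1\neq x_i\in X_{n_i}$ and $n_i\neq n_{i+1}$. Approximate $\Phi(x_i)$ by $b_i\in\mathbb C[\Gamma_{n_i}]$.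 Since $\tau(\Phi(x_i))=0$, we may replace $b_i$ by $b_i-\tau(b_i)1$, which is supported off the identity. Then $b_1\cdots b_k$ is a linear combination of words $g_1\cdots g_k$ with $1\ne g_i\in\Gamma_{n_i}$, which are nontrivial in the free product, so its trace is $0$. In the limit $\tau(\Phi(x))=0$, and Lemma~\ref{lem:recognize} applies.
\end{proof}

The \emph{cohomological dimension} $\operatorname{cd}M$ of a group $M$ is the supremum of the degrees in which $M$ has nonzero cohomology with coefficients in some $\mathbb Z[M]$-module. If $M$ embeds in $M'$, then $\operatorname{cd}M\le\operatorname{cd}M'$. By the theorem of Borel and Serre, every torsion-free subgroup of finite index in $SL_n(\mathbb Z)$ is of type F and has cohomological dimension $n(n-1)/2$.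

\begin{lemma}\label{lem:nonisom}
The groups $\Delta_I$, $I\subset J$, are pairwise non-isomorphic.
\end{lemma}

\begin{proof}
We apply Lemma~\ref{lem:maximal} to the set of FA subgroups
\[
\mathcal L_I=\{\rho_n(C_n):n\in J\}\cup\{\rho_n'(C_n):n\in J\setminus I\}.
\]
By (FA) for the free product, an FA subgroup of $\Delta_I$ is conjugate into some $X_n$, and by Lemma~\ref{lem:FAsub}(a) it is then $\preceq$ a member of $\mathcal L_I$. Let $L\preceq L'$ in $\mathcal L_I$, say $\gamma L\gamma^{-1}\subset L'$ with $L\le X_n$ and $L'\le X_m$. Let $R:\Delta_I\to X_n$ be the retraction that kills the other factors. Then $R(\gamma)LR(\gamma)^{-1}\subset R(L')$. If $m\neq n$, then $R(L')$ is trivial while $L$ is not, a contradiction. So $m=n$, and $L$ is conjugate into $L'$ in $X_n$. If $n\in I$, only one member of $\mathcal L_I$ lies in $X_n$; if $n\notin I$, Lemma~\ref{lem:FAsub}(b) applies. In both cases $L=L'$.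

Thus $\mathcal L_I$ represents the maximal classes of $\Delta_I$. Equivalent FA subgroups embed in each other, so they have the same cohomological dimension, and the number of maximal classes of a given dimension is an isomorphism invariant. The numbers $n(n-1)/2$ are distinct for distinct $n\ge3$. Hence for $n\in J$ the number of maximal classes of dimension $n(n-1)/2$ is $1$ if $n\in I$ and $2$ if $n\notin I$, and the isomorphism class of $\Delta_I$ determines $I$.
\end{proof}

For type F we recall that the fundamental group of a finite graph of groups whose vertex and edge groups are of type F is of type F. One takes finite aspherical complexes for these groups, realizes the edge embeddings by cellular maps, and glues the product of each edge complex with $[0,1]$ to the vertex complexes at its ends. The result is a finite complex with the right fundamental group, and its universal cover is assembled from contractible pieces in the pattern of the Bass--Serre tree, hence is contractible.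

\begin{lemma}\label{lem:typeF}
The groups $\Gamma_n$ and $\Lambda_n$ are of type F, and so is $\Delta_I$ if $J$ is finite.
\end{lemma}

\begin{proof}
As in the proof of Lemma~\ref{lem:FAsub}, $H_n$ acts on $Y$ with two orbits of vertices and three orbits of edges, and the vertex stabilizers are isomorphic to $C_n$. Each edge orbit contains an edge with endpoint $v$. If its stabilizer in $G$ is $K\le S$, then its stabilizer in $H_n$ is $\rho_n(\sigma_n^{-1}(K))$, which is isomorphic to a subgroup of finite index in $C_n$. All these groups are torsion-free of finite index in $SL_n(\mathbb Z)$, hence of type F. So $H_n$ is of type F. The groups $\Gamma_n,\Lambda_n$ come from a graph with vertex group $H_n$ and edge group $C_n$, and for finite $J$ the group $\Delta_I$ comes from a finite star with groups $X_n$ at the leaves.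
\end{proof}

In particular, the groups constructed for Theorem~\ref{thm:main} have finite classifying spaces.

\begin{proof}[Proof of Theorem~\ref{thm:many}]
(i) For $k=0$ take the trivial group. For $k\ge1$ take $|J|=k$. The $2^k$ groups $\Delta_I$ have the required properties by Lemmas~\ref{lem:freeiso}, \ref{lem:nonisom} and~\ref{lem:typeF}.

(ii) Take $J$ infinite. It has $2^{\aleph_0}$ subsets, and Lemmas~\ref{lem:freeiso} and~\ref{lem:nonisom} apply. For optimality, let $C_r^*(\Delta)$ be separable. For $g\neq h$ in $\Delta$ we have $\|\lambda_g-\lambda_h\|\ge\|\delta_g-\delta_h\|=\sqrt2$, so $\Delta$ is countable. A group law on a subset of $\mathbb N$ is a partial function from $\mathbb N\times\mathbb N$ to $\mathbb N$, so there are at most $2^{\aleph_0}$ isomorphism classes of countable groups.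
\end{proof}

\begin{thebibliography}{9}

\bibitem{DHR}
Dykema, Haagerup and R{\o}rdam, \emph{The stable rank of some free product $C^*$-algebras}, Duke Math. J. \textbf{90} (1997).

\bibitem{problems}
\emph{Open Problems In Operator Algebras}, \texttt{https://math.vanderbilt.edu/peters10/problems.html}.

\bibitem{Serre}
Serre, \emph{Trees}.

\end{thebibliography}
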